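\title{Counting Matrix Partitions of Graphs With and Without Lists}

\begin{abstract}
A symmetric matrix $M$ with entries in $\{0,1,*\}$ describes partitions of the vertex set of a graph in which each part, and each pair of parts, is required to span no edge, required to span all possible edges, or left unconstrained. It has been conjectured that for every $M$, counting these partitions has the same complexity as counting them when every vertex carries a list of allowed parts. We disprove this, assuming $\mathrm{FP}\neq\#\mathrm{P}$: for an explicit $6\times 6$ matrix the problem without lists is solvable in polynomial time and the problem with lists is \#P-complete. Six is the smallest possible size: there are such matrices of every size at least six, while for matrices of size at most five the two problems are both in FP or both \#P-complete. The proof of the last statement rests on an interpolation theorem, valid for matrices of any size, that gives a sufficient condition under which lists can be simulated without lists.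
\end{abstract}

\section{Introduction}\label{sec:intro}

Graphs in this paper are finite, simple and undirected. Let $D$ be a finite set, whose elements we call \emph{parts}, and let $M\in\{0,1,*\}^{D\times D}$ be a symmetric matrix. An \emph{$M$-partition} of a graph $G$ is a map $\sigma\colon V(G)\to D$ such that, for all distinct vertices $u,v$,
\[
uv\in E(G)\ \Longrightarrow\ M_{\sigma(u),\sigma(v)}\neq 0,
\qquad
uv\notin E(G)\ \Longrightarrow\ M_{\sigma(u),\sigma(v)}\neq 1 .
\]
Thus $M_{dd}=0$ makes the vertices placed in part $d$ an independent set and $M_{dd}=1$ makes them a clique; an off-diagonal $0$ forbids all edges between two parts, an off-diagonal $1$ demands all of them, and $*$ demands nothing. Parts may stay empty. We write $Z_M(G)$ for the number of $M$-partitions of $G$.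

If $M$ has $0$ on the diagonal and $*$ elsewhere, $M$-partitions are proper colorings with $|D|$ colors. For
\[
\begin{pmatrix}0&*\\ *&*\end{pmatrix}
\qquad\text{and}\qquad
\begin{pmatrix}0&*\\ *&1\end{pmatrix}
\]
they are, respectively, the independent sets of $G$ and the partitions of $V(G)$ into an independent set and a clique. In general, if $M$ has no $1$, then $M$-partitions are the homomorphisms from $G$ to the graph on $D$, with loops allowed, whose edges are the $*$ entries. Matrices with both $0$s and $1$s behave differently, and the second matrix above shows how: if $K$ and $K'$ are the cliques of two such partitions, then $K\setminus K'$ is a clique inside an independent set and has at most one vertex, so a graph has only polynomially many such partitions.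

Each fixed $M$ gives two computational problems; the matrix is not part of the input.
\begin{itemize}
\item \emph{Counting $M$-partitions}: given a graph $G$, compute $Z_M(G)$.
\item \emph{Counting list $M$-partitions}: given a graph $G$ and a list $L(v)\subseteq D$ for each vertex $v$, compute the number of $M$-partitions $\sigma$ of $G$ with $\sigma(v)\in L(v)$ for all $v$.
\end{itemize}
Recall that FP is the class of functions computable in polynomial time and \#P is the class of functions that count the accepting computations of a nondeterministic polynomial-time machine. A problem is \emph{\#P-hard} if every problem in \#P reduces to it by a polynomial-time Turing reduction (an algorithm that may call the problem as an oracle), and \emph{\#P-complete} if it also lies in \#P. Both problems above lie in \#P, since a map $\sigma$ can be guessed and tested. If $\mathrm{FP}\neq\#\mathrm{P}$, no problem is both in FP and \#P-complete.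

For $|D|=4$ it is known that counting $M$-partitions is in FP or \#P-complete for every $M$. The following conjecture, posed in \cite{four}, would extend this dichotomy to $|D|>4$ in a specific way.

\begin{quote}
\textbf{Conjecture.} For every finite $D$ and every symmetric $M\in\{0,1,*\}^{D\times D}$, counting $M$-partitions has the same complexity as counting list $M$-partitions.
\end{quote}

We read this under the assumption $\mathrm{FP}\neq\#\mathrm{P}$, as the conjunction of two statements: (a) counting $M$-partitions is in FP if and only if counting list $M$-partitions is; (b) counting $M$-partitions is \#P-complete if and only if counting list $M$-partitions is.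

The problem without lists is the special case $L(v)=D$, so lists can only make counting harder. The conjecture says, in effect, that the graph can always be made to do the work of the lists, and there is a reason to expect this. If $I$ is a large independent set of $G$, each part $d$ with $M_{dd}=1$ receives at most one vertex of $I$, so all but at most $|D|$ vertices of $I$ are confined to the parts with $M_{dd}\neq1$; large cliques confine vertices in the same way to the parts with $M_{dd}\ne0$. The few exceptional vertices can be removed by interpolation. This reasoning does prove the conjecture for matrices with no $1$ or no $0$ (Remark~\ref{rem:pure}) and, as we show, for all matrices with $|D|\le5$. Its limit is that it confines vertices to large sets of parts, whereas a list may be any set. The counterexample hides its hardness in a set of parts that only a list can cut out.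

\begin{theorem}\label{thm:six}
Let $D=\{0f,0g,1f,1g,f,g\}$ and, with rows and columns in this order, let
\begin{equation}\label{eq:six}
M=\begin{pmatrix}0&0&*&*&*&1\\0&0&*&*&1&*\\ *&*&0&0&*&1\\ *&*&0&0&1&*\\ *&1&*&1&1&1\\1&*&1&*&1&1\end{pmatrix}.
\end{equation}
Counting $M$-partitions is in FP, and counting list $M$-partitions is \#P-complete. Hence, if $\mathrm{FP}\neq\#\mathrm{P}$, both (a) and (b) fail for $M$, and the conjecture is false.
\end{theorem}

\begin{theorem}\label{thm:sharp}
\begin{enumerate}
\item[(i)] For every $n\ge6$ there is a symmetric $M$ with $|D|=n$ for which counting $M$-partitions is in FP and counting list $M$-partitions is \#P-complete.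
\item[(ii)] If $|D|\le5$, then for every symmetric $M$ either both problems are in FP or both are \#P-complete.
\end{enumerate}
\end{theorem}

So, assuming $\mathrm{FP}\ne\#\mathrm{P}$, the conjecture holds for every $M$ with $|D|\le5$ and fails for some $M$ of each size $|D|\geq 6$.

Section~\ref{sec:six} proves Theorem~\ref{thm:six} and Theorem~\ref{thm:sharp}(i) and is self-contained apart from one classical hardness result. The rest of the paper proves Theorem~\ref{thm:sharp}(ii). The complexity of the list problem is governed by a combinatorial obstruction, the derectangularizing sequence, recalled in Section~\ref{sec:background}. Sections~\ref{sec:interp} and~\ref{sec:hard} work with matrices of any size: Theorem~\ref{thm:interp} turns the confinement heuristic into a reduction, and Corollary~\ref{cor:two} deduces that the two problems agree whenever $M$ has a derectangularizing sequence of length $2$. Section~\ref{sec:five} shows that for $|D|\le5$ only four matrices, up to renaming parts and exchanging $0$ with $1$, can have an obstruction but none of length $2$, and treats them directly. One of the four is \eqref{eq:six} with the part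 $1f$ deleted.

\section{A matrix for which lists matter}\label{sec:six}

Let $\Omega=\{0f,0g,1f,1g\}$, so that $D=\Omega\cup\{f,g\}$. A part $xy\in\Omega$ has a \emph{side} $x\in\{0,1\}$ and a \emph{type} $y\in\{f,g\}$; the parts $f$ and $g$ have no side, and each is its own type. The matrix \eqref{eq:six} is given by three rules. The entry between two parts of $\Omega$ is $0$ if they have the same side and $*$ otherwise. The entry between a part of $\Omega$ and a part of $\{f,g\}$ is $*$ if they have the same type and $1$ otherwise. The entry between two parts of $\{f,g\}$ is $1$.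

A map $\sigma\colon V\to D$ on the vertex set of a graph $G=(V,E)$ is the same thing as a set $K=\sigma^{-1}(\{f,g\})$, a side function $x\colon V\setminus K\to\{0,1\}$ and a type function $y\colon V\to\{f,g\}$.

\begin{lemma}\label{lem:three}
The map $\sigma$ is an $M$-partition of $G$ if and only if
\begin{enumerate}
\item[(K1)] $K$ is a clique;
\item[(K2)] $x(u)\ne x(v)$ for every edge $uv$ with $u,v\notin K$;
\item[(K3)] $y(u)=y(v)$ for every non-adjacent pair $u\in K$, $v\notin K$.
\end{enumerate}
\end{lemma}

\begin{proof}
For $u,v\in K$ the entry is $1$, so $uv$ must be an edge. For $u,v\notin K$ the entry is $0$ or $*$, so non-edges impose nothing and an edge needs the entry $*$, that is, different sides. For $u\in K$, $v\notin K$ the entry is $1$ or $*$, so edges impose nothing and a non-edge needs the entry $*$, that is, equal types.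
\end{proof}

Once $K$ is fixed, (K2) concerns only sides and (K3) only types. Since $\Omega$ is the full product $\{0,1\}\times\{f,g\}$, the two conditions do not interact and each is trivial to count. A list that removes one element of $\Omega$ couples the side of a vertex to its type. To see what this achieves, take three vertices $u,v,w$ with edges $uv$ and $uw$, and lists $L(u)=\{0f,1f\}$, $L(v)=\{f,g\}$, $L(w)=\Omega\setminus\{1f\}$. Then $K=\{v\}$, condition (K2) says $x(w)=1-x(u)$, and (K3) says $y(w)=y(v)$. Each of the four choices of $(x(u),y(v))$ determines the part of $w$, and only the choice $(0,f)$ is excluded, since it puts $w$ in $1f$. The vertex $w$ thus acts as an edge in an independent set problem: it forbids ``$u$ and $v$ both selected''.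

\begin{proof}[Proof of Theorem~\ref{thm:six}]
\emph{Without lists.} Let $\kappa(\cdot)$ denote the number of connected components, with $\kappa=0$ for the graph with no vertices. For $K\subseteq V$ let $N_K$ be the graph on $V$ whose edges are the pairs $uv\notin E$ with $u\in K$, $v\notin K$. Condition (K2) says that $x$ is a proper $2$-coloring of $G-K$; there are $2^{\kappa(G-K)}$ of these if $G-K$ is bipartite and none otherwise. Condition (K3) says that $y$ is constant on each component of $N_K$, which leaves $2^{\kappa(N_K)}$ choices. Therefore
\begin{equation}\label{eq:sumK}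
Z_M(G)=\sum_{K\in\mathcal K(G)}2^{\kappa(G-K)}\,2^{\kappa(N_K)},
\end{equation}
where $\mathcal K(G)$ is the family of cliques $K$ (the empty set included) such that $G-K$ is bipartite. Each term is computable in polynomial time, so it suffices to list $\mathcal K(G)$ in polynomial time.

The family is small. If $K,K'\in\mathcal K(G)$, then $K\setminus K'$ is a clique in the bipartite graph $G-K'$, so $|K\setminus K'|\le2$, and exchanging the roles gives $|K'\setminus K|\le2$. Every member of $\mathcal K(G)$ thus arises from one fixed member by removing at most two vertices and adding at most two, and $|\mathcal K(G)|=O(|V|^4)$. The same bound holds for every induced subgraph of $G$. Order the vertices $v_1,v_2,\dots$ and let $G_i$ be the subgraph induced by $v_1,\dots,v_i$. If $K\in\mathcal K(G_i)$, then $K\setminus\{v_i\}$ is a clique of $G_{i-1}$ whose removal leaves an induced subgraph of the bipartite graph $G_i-K$, so $K\setminus\{v_i\}\in\mathcal K(G_{i-1})$. Hence $\mathcal K(G_i)$ is obtained by testing $K'$ and $K'\cup\{v_i\}$ for each $K'\in\mathcal K(G_{i-1})$, starting from $\mathcal K(G_0)=\{\emptyset\}$. This takes polynomial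 time.

\emph{With lists.} We reduce from counting independent sets in a bipartite graph $B$ with vertex classes $V_1,V_2$, which is \#P-complete \cite{PB}. Let $G$ have vertex set $V_1\cup V_2\cup\{w_e:e\in E(B)\}$. In $G$, the set $V_1$ is independent, the vertices $w_e$ form an independent set, $V_2$ is a clique, and all pairs between $V_1$ and $V_2$ are edges. For $e=uv$ with $u\in V_1$, $v\in V_2$, the vertex $w_e$ is adjacent to $u$ and to no other vertex of $V_1$, and to all vertices of $V_2$ except $v$. The lists are
\[
L(u)=\{0f,1f\}\ \ (u\in V_1),\qquad L(v)=\{f,g\}\ \ (v\in V_2),\qquad L(w_e)=\{0f,0g,1g\}.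
\]
The lists force $K=V_2$, so (K1) holds. The edges outside $K$ are the pairs $uw_e$ and the non-edges between $K$ and the rest are the pairs $vw_e$, for $e=uv$. So (K2) and (K3) say exactly that $w_e$ has side $1-x(u)$ and type $y(v)$. As in the three-vertex case, a choice of $x$ on $V_1$ and $y$ on $V_2$ extends to exactly one list $M$-partition if no edge $uv$ of $B$ has $x(u)=0$ and $y(v)=f$, and to none otherwise. These choices correspond bijectively to the independent sets $\{u:x(u)=0\}\cup\{v:y(v)=f\}$ of $B$.

If $\mathrm{FP}\neq\#\mathrm{P}$, the problem without lists is in FP and not \#P-complete, while the list problem is \#P-complete and not in FP. So (a) and (b) both fail.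
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:sharp}(i)]
Let $r=n-5\ge1$. Replace the part $f$ by $r$ parts $f_1,\dots,f_r$ of type $f$ and define the matrix $M'$ on $\Omega\cup\{f_1,\dots,f_r,g\}$, a set of $n$ parts, by the same three rules, with all entries inside $\{f_1,\dots,f_r,g\}$ equal to $1$. The submatrix on $\Omega\cup\{f_1,g\}$ is \eqref{eq:six}, so the reduction above, with lists that use only these parts, shows that the list problem is \#P-complete. Lemma~\ref{lem:three} holds with $K=\sigma^{-1}(\{f_1,\dots,f_r,g\})$, and the only new freedom is that a vertex of $K$ of type $f$ chooses one of $r$ parts. A component $A$ of $N_K$ therefore contributes $r^{|A\cap K|}$ if it has type $f$ and $1$ if it has type $g$, and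
\[
Z_{M'}(G)=\sum_{K\in\mathcal K(G)}2^{\kappa(G-K)}\prod_{A}\bigl(r^{|A\cap K|}+1\bigr),
\]
with the product over the components $A$ of $N_K$. This is computable in polynomial time.
\end{proof}

\section{Derectangularizing sequences}\label{sec:background}

For $X,Y\subseteq D$ the block $M|_{X\times Y}$ is \emph{pure} if it has no $0$ or has no $1$. We write $X^2$ for the block $M|_{X\times X}$, and put
\[
H_{X,Y}=\{(x,y)\in X\times Y: M_{xy}=*\}.
\]
Relations are composed from left to right: $(x,z)\in R\circ R'$ if $(x,y)\in R$ and $(y,z)\in R'$ for some $y$. So $(x_1,x_k)\in H_{D_1,D_2}\circ\dots\circ H_{D_{k-1},D_k}$ if and only if there is a \emph{star walk} $x_1,x_2,\dots,x_k$, meaning $M_{x_ix_{i+1}}=*$ for all $i$, with $x_i\in D_i$.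

A relation $R$ is \emph{rectangular} if $(x,z),(x,z'),(x',z)\in R$ imply $(x',z')\in R$. Equivalently, the sets $R(x)=\{z:(x,z)\in R\}$ are pairwise equal or disjoint: the implication says that $R(x)\subseteq R(x')$ as soon as $R(x)$ and $R(x')$ share an element $z$.

\begin{definition}
A \emph{derectangularizing sequence} of length $k\ge2$ is a sequence $D_1,\dots,D_k$ of subsets of $D$ such that $M|_{D_i\times D_j}$ is pure for all $i,j$ (including $i=j$) and the relation $H_{D_1,D_2}\circ\dots\circ H_{D_{k-1},D_k}$ is not rectangular.
\end{definition}

Think of the $D_i$ as lists. Purity means that between vertices with lists $D_i$ and $D_j$ only edges, or only non-edges, impose a constraint, and that the constraint is always membership in $H_{D_i,D_j}$. Non-rectangularity is the feature of the independent set matrix of Section~\ref{sec:intro}, for which $(D,D)$ is a derectangularizing sequence: three of the four pairs are allowed. For \eqref{eq:six}, the three lists of the reduction form a derectangularizing sequence $\{0f,1f\}$, $\{0f,0g,1g\}$, $\{f,g\}$: all blocks are pure by the three rules, and the star walks are $0f,1g,g$ and $1f,0f,f$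 and $1f,0g,g$, so only the pair $(0f,f)$ is missing.

We use two results from the literature.

\begin{theorem}[\cite{GGMRY}]\label{thm:list}
If $M$ has a derectangularizing sequence, then counting list $M$-partitions is \#P-complete; otherwise it is in FP.
\end{theorem}

For a symmetric matrix $S$ with index set $X$ and a graph $J$ let $Z_S(J)=\sum_{\varphi\colon V(J)\to X}\prod_{uv\in E(J)}S_{\varphi(u)\varphi(v)}$.

\begin{theorem}[\cite{BG}]\label{thm:BG}
Let $S$ be a symmetric matrix with nonnegative integer entries, and suppose there are indices $x,x'$ with $S_{xx},S_{xx'},S_{x'x'}>0$ and $S_{xx}S_{x'x'}\neq S_{xx'}^2$. Then computing $Z_S(J)$ for an input $J$ is \#P-hard.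
\end{theorem}

This is the case of \cite{BG} in which the graph of positive entries of $S$ has a non-bipartite connected component on which $S$ has rank at least $2$: the indices $x,x'$ lie in one component, it has a loop, and it has a nonzero $2\times2$ minor. Our reduction from $Z_S$ will work whether or not the inputs $J$ are allowed to have loops and parallel edges.

If $M$ has no derectangularizing sequence, then the list problem is in FP by Theorem~\ref{thm:list}, and so is its special case without lists; this holds for every $D$. If $M$ has one, the list problem is \#P-complete. Theorem~\ref{thm:sharp}(ii) therefore follows from the next statement, whose proof is completed at the end of Section~\ref{sec:five}.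

\begin{proposition}\label{prop:H}
If $|D|\le5$ and $M$ has a derectangularizing sequence, then counting $M$-partitions is \#P-hard.
\end{proposition}

\section{Simulating lists by interpolation}\label{sec:interp}

In this section and the next, $D$ and $M$ are arbitrary. We want to count $M$-partitions subject to certain lists, using an oracle that knows no lists. The following case shows the mechanism.

\begin{example}\label{ex:small}
Let $D=\{1,2,3\}$ and
\[
M=\begin{pmatrix}0&*&*\\ *&*&*\\ *&*&1\end{pmatrix}.
\]
With all lists equal to $\{1,2\}$, the $M$-partitions of a graph $\Gamma$ are its independent sets; let $h$ be their number, and let $z$ be the number of $M$-partitions of $\Gamma$ that use part $3$. The oracle returns $h+z$, and we want $h$. Let $t\Gamma$ be the disjoint union of $t$ copies of $\Gamma$. Part $3$ is a clique and there are no edges between copies, so at most one copy uses part $3$; as $M_{33}$ is the only $1$, there is no other interaction between copies. Hence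
\[
Z_M(t\Gamma)=h^t+t\,z\,h^{t-1}.
\]
From $Z_1=h+z$ and $Z_2=h^2+2zh$ we get $Z_1^2-Z_2=z^2$, so $h=Z_1-\sqrt{Z_1^2-Z_2}$. Two oracle calls count independent sets, and counting $M$-partitions is \#P-hard by \cite{PB}.
\end{example}

Three things change in general. First, we need several lists at once, and the blocks between them may contain $1$s; between such lists, unrelated vertices must be joined rather than left non-adjacent. Second, boundedly many copies, not just one, may escape from the lists, so the factor $1+tz/h$ becomes a polynomial of bounded degree. Third, the remaining copies may be confined to any one of several competing systems of lists, so the count is a signed sum of exponentials with unknown bases, and the one we want must be isolated.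

\subsection*{Colored graphs and compatible sets}

Fix $m\ge1$, a set of \emph{colors} $[m]=\{1,\dots,m\}$, and a symmetric matrix $P\in\{0,1\}^{m\times m}$, the \emph{pattern}. A \emph{label} is an element $(i,d)$ of $\mathcal Q=[m]\times D$; its color is $i$. Two labels $(i,d),(j,e)$, not necessarily distinct, are \emph{compatible} if $M_{de}\ne1-P_{ij}$, and form a \emph{star pair} if $M_{de}=*$. Let $\mathcal C$ be the family of all $U\subseteq\mathcal Q$ in which every two labels, equal or not, are compatible. This family contains $\emptyset$ and is closed under taking subsets. Writing $U=\bigcup_i\{i\}\times X_i$, membership in $\mathcal C$ means that $M|_{X_i\times X_j}$ has no $1$ when $P_{ij}=0$ and no $0$ when $P_{ij}=1$. So a member of $\mathcal C$ is a system of lists $X_1,\dots,X_m$ with pure blocks, and $P$ records the kind of purity.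

A \emph{colored graph} is a nonempty simple graph $\Gamma$ with an arbitrary map $V(\Gamma)\to[m]$. For $U\subseteq\mathcal Q$ let $h_\Gamma(U)$ be the number of color-preserving maps $V(\Gamma)\to U$ that send every edge of $\Gamma$ to a star pair. For disjoint unions,
\begin{equation}\label{eq:mult}
h_{\Gamma\sqcup\Gamma'}(U)=h_\Gamma(U)\,h_{\Gamma'}(U).
\end{equation}
Let $G(\Gamma)$ be the uncolored graph on $V(\Gamma)$ in which two vertices $u,v$ of colors $i,j$ are adjacent if and only if exactly one of the statements ``$uv\in E(\Gamma)$'' and ``$P_{ij}=1$'' holds. That is, $G(\Gamma)$ agrees with $\Gamma$ where the pattern is $0$ and with its complement where the pattern is $1$. A map $\sigma\colon V(\Gamma)\to D$ is identified with the color-preserving map $V(\Gamma)\to\mathcal Q$ that sends a vertex $v$ of color $i$ to $(i,\sigma(v))$. Call a color-preserving map \emph{valid} if pairs non-adjacent in $\Gamma$ go to compatible pairs, and pairs adjacent in $\Gamma$, of colors $i,j$, go to labels $(i,d),(j,e)$ with $M_{de}\neq P_{ij}$.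

\begin{lemma}\label{lem:valid}
The $M$-partitions of $G(\Gamma)$ are the valid maps. If $U\in\mathcal C$, the number of valid maps with image contained in $U$ is $h_\Gamma(U)$.
\end{lemma}

\begin{proof}
Let $u,v$ have colors $i,j$. An edge of $G(\Gamma)$ forbids the entry $0$ and a non-edge forbids the entry $1$. If $uv\notin E(\Gamma)$, the pair is an edge of $G(\Gamma)$ exactly when $P_{ij}=1$, so the forbidden entry is $1-P_{ij}$. If $uv\in E(\Gamma)$, the pair is an edge of $G(\Gamma)$ exactly when $P_{ij}=0$, so the forbidden entry is $P_{ij}$. This is the definition of validity. If the image lies in $U\in\mathcal C$, the entry $1-P_{ij}$ never occurs; the condition on non-adjacent pairs is then void, and the condition on adjacent pairs excludes both $0$ and $1$, leaving $*$.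
\end{proof}

So for $U=\bigcup_i\{i\}\times X_i\in\mathcal C$, the number $h_\Gamma(U)$ counts the list $M$-partitions of $G(\Gamma)$ in which vertices of color $i$ have list $X_i$. This is the quantity we want. Without lists we can only ask that the image be \emph{some} member of $\mathcal C$, and inclusion--exclusion expresses that count through the numbers $h_\Gamma(U)$ with the coefficients
\[
\mu(U)=\sum_{U\subseteq W\in\mathcal C}(-1)^{|W\setminus U|}\qquad(U\in\mathcal C).
\]
Two evaluations will be needed:
\begin{enumerate}
\item[(M1)] if $U$ is a maximal member of $\mathcal C$, then $\mu(U)=1$, as the sum has the single term $W=U$;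
\item[(M2)] if $\mathcal C$ is the family of all subsets of a set $U_{\max}$, then $\mu(U)=(1-1)^{|U_{\max}\setminus U|}$ is $1$ for $U=U_{\max}$ and $0$ otherwise.
\end{enumerate}
Different members of $\mathcal C$ may give the same counts, and then no interpolation can tell them apart. For $U_0\in\mathcal C$ we therefore set
\[
\mathcal G_0=\{\Gamma: h_\Gamma(U_0)>0\},\qquad [U_0]=\{U\in\mathcal C: h_\Gamma(U)=h_\Gamma(U_0)\text{ for all }\Gamma\in\mathcal G_0\},
\]
and consider the total coefficient of the class $[U_0]$.

\begin{theorem}\label{thm:interp}
Let $U_0\in\mathcal C$ with $\mathcal G_0\neq\emptyset$, and suppose that $\alpha=\sum_{U\in[U_0]}\mu(U)\neq0$. Then computing $h_\Gamma(U_0)$ for an input $\Gamma\in\mathcal G_0$ reduces to counting $M$-partitions by a polynomial-time Turing reduction.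
\end{theorem}

In Example~\ref{ex:small} we have $m=1$ and $P=(0)$, the family $\mathcal C$ consists of the subsets of $U_0=\{1\}\times\{1,2\}$, and $\alpha=1$ by (M2).

\subsection*{Exponential polynomials}

The proof uses two facts on functions of the form $p(t)\beta^t$: one for known bases and one for an unknown base.

\begin{lemma}\label{lem:exp}
Let $\delta\ge0$ be an integer.
\begin{enumerate}
\item[(i)] Let $\mathcal V$ be a finite set of positive reals and let $p_\beta$ $(\beta\in\mathcal V)$ be polynomials of degree at most $\delta$. If $\sum_\beta p_\beta(t)\beta^t$ vanishes at $|\mathcal V|(\delta+1)$ consecutive integers, then all $p_\beta$ are zero.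
\item[(ii)] Let $F(t)=p(t)h^t$ with $h>0$ and $p\neq0$ a polynomial of degree at most $\delta$. Let $r$ be the least positive integer for which the linear system
\[
\sum_{j=0}^{r-1}c_jF(t+j)=-F(t+r)\qquad(t=0,1,\dots,\delta)
\]
in the unknowns $c_0,\dots,c_{r-1}$ has a solution. Then $r\le\delta+1$, the solution is unique, and $h=-c_{r-1}/r$.
\end{enumerate}
\end{lemma}

\begin{proof}
Let $\mathrm E$ be the shift operator, $(\mathrm E\phi)(t)=\phi(t+1)$. For a polynomial $\psi(\xi)=\sum_j\psi_j\xi^j$, applying $\psi(\mathrm E)$ to $p(t)\beta^t$ gives $q(t)\beta^t$ with $q(t)=\sum_j\psi_j\beta^jp(t+j)$. The degree of $q$ is at most that of $p$, and the coefficient of $t^{\deg p}$ is multiplied by $\psi(\beta)$. For $\psi=\xi-\beta$ we get $q(t)=\beta\,(p(t+1)-p(t))$, which has degree exactly $\deg p-1$ if $p$ is not constant and is zero if $p$ is constant. Consequently, for $p\ne0$, the operator $\chi(\mathrm E)$ annihilates $p(t)\beta^t$ if and only if $(\xi-\beta)^{\deg p+1}$ divides $\chi$: write $\chi=(\xi-\beta)^{\nu}\psi$ with $\psi(\beta)\neq0$; the first factor lowers the degree $\nu$ times and the second preserves a nonzero leading term.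

(i) The sum is annihilated by the monic polynomial $\prod_\beta(\mathrm E-\beta)^{\delta+1}$ of degree $|\mathcal V|(\delta+1)$, so each value is a linear combination of the preceding $|\mathcal V|(\delta+1)$ values, and the sum vanishes for all large $t$. If some $p_\beta$ is nonzero, take the largest such $\beta$ and divide by $\beta^t$; then $p_\beta(t)\to0$ as $t\to\infty$, which is impossible for a nonzero polynomial.

(ii) With $\chi=\xi^r+\sum_{j<r}c_j\xi^j$, the system says that $\chi(\mathrm E)F=q(t)h^t$ vanishes at $t=0,\dots,\delta$. Since $\deg q\le\delta$, this means $q=0$, that is, $(\xi-h)^{\deg p+1}$ divides $\chi$. The least degree of such a monic $\chi$ is $r=\deg p+1$, attained only by $\chi=(\xi-h)^r$, whose coefficient of $\xi^{r-1}$ is $-rh$.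
\end{proof}

\subsection*{Proof of Theorem~\ref{thm:interp}}

The bases $h_\Gamma(U)$ depend on the input and are unknown. We separate them by adding copies of a fixed colored graph $\Theta$, whose values $h_\Theta(U)$ are constants and single out the class $[U_0]$.

\emph{Step 1: a graph that recognizes $[U_0]$.} We claim there is $\Theta\in\mathcal G_0$ such that, with $\beta_0=h_\Theta(U_0)>0$,
\begin{equation}\label{eq:theta}
h_\Theta(U)=\beta_0\iff U\in[U_0]\qquad(U\in\mathcal C).
\end{equation}
The implication from right to left holds for every $\Theta\in\mathcal G_0$, so if $\mathcal C=[U_0]$ any such $\Theta$ will do. Otherwise choose for each $U\in\mathcal C\setminus[U_0]$ a graph $\Gamma_U\in\mathcal G_0$ with $h_{\Gamma_U}(U)\neq h_{\Gamma_U}(U_0)$, and let $\Theta$ be the disjoint union of $w_U\ge1$ copies of $\Gamma_U$ over all such $U$. By \eqref{eq:mult}, $\Theta\in\mathcal G_0$. Let $U'\in\mathcal C\setminus[U_0]$. If $h_{\Gamma_U}(U')=0$ for some $U$, then $h_\Theta(U')=0\neq\beta_0$. Otherwise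
\[
\log h_\Theta(U')-\log h_\Theta(U_0)=\sum_Uw_U\bigl(\log h_{\Gamma_U}(U')-\log h_{\Gamma_U}(U_0)\bigr)
\]
is a linear form in the $w_U$ whose coefficient at $w_{U'}$ is nonzero. The product of these finitely many forms is a nonzero polynomial and does not vanish at all points with positive integer coordinates, so a suitable choice of the $w_U$ gives \eqref{eq:theta}. The graph $\Theta$ depends only on $M$, $P$ and $U_0$.

\emph{Step 2: a formula for many copies.} Let $\Gamma\in\mathcal G_0$ be the input, and let $Z(t,\ell)$ be the number of $M$-partitions of $G(t\Gamma\sqcup\ell\Theta)$. Call the $t+\ell$ copies \emph{pieces}, and call two sets of labels \emph{cross-compatible} if every label of one is compatible with every label of the other. Vertices in different pieces are non-adjacent in $t\Gamma\sqcup\ell\Theta$. By Lemma~\ref{lem:valid}, $Z(t,\ell)$ is the number of color-preserving maps that are valid on each piece and in which the images of any two different pieces are cross-compatible.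

Let $\mathcal B$ be the family of subsets of $\mathcal Q$ that are not in $\mathcal C$, and let $\delta=|\mathcal B|$, a constant. A piece is \emph{bad} if its image is in $\mathcal B$ and \emph{good} otherwise. A set $B\in\mathcal B$ is the image of at most one piece, because a set that is cross-compatible with itself belongs to $\mathcal C$. Thus there are at most $\delta$ bad pieces, and their images form a family $\mathcal S\subseteq\mathcal B$ whose distinct members are cross-compatible.

Fix such a family $\mathcal S$, the pieces that carry its members, and valid maps on them with the prescribed images. Let $\mathcal C_{\mathcal S}$ be the family of $U\in\mathcal C$ that are cross-compatible with every $B\in\mathcal S$; it is closed under subsets. We count the ways to map the remaining pieces $\Pi$, validly on each, so that all are good and all cross-compatibility conditions hold. These requirements say exactly that the union $W$ of the images of the remaining pieces lies in $\mathcal C_{\mathcal S}$: two labels of $W$ come from one piece, where compatibility is goodness, or from two pieces, where it is cross-compatibility. For $U\in\mathcal C$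 the number of ways with $W\subseteq U$ is $\prod_\Pi h_\Pi(U)$ by Lemma~\ref{lem:valid}. M\"obius inversion on subsets (if $\phi(U)=\sum_{W\subseteq U}\epsilon(W)$ for all $U$, then $\epsilon(W)=\sum_{U\subseteq W}(-1)^{|W\setminus U|}\phi(U)$) gives the number of ways with union exactly $W$, and summing over $W\in\mathcal C_{\mathcal S}$ gives the total
\[
\sum_{U\in\mathcal C_{\mathcal S}}\mu_{\mathcal S}(U)\prod_\Pi h_\Pi(U),\qquad \mu_{\mathcal S}(U)=\sum_{U\subseteq W\in\mathcal C_{\mathcal S}}(-1)^{|W\setminus U|}.
\]
Let $z_\Gamma(B)$ and $z_\Theta(B)$ be the numbers of valid maps of $\Gamma$ and $\Theta$ with image exactly $B$. Split $\mathcal S=\mathcal S_1\sqcup\mathcal S_2$ according to whether a set is carried by a copy of $\Gamma$ or of $\Theta$. If $|\mathcal S_1|=i$ and $|\mathcal S_2|=j$, the carrying pieces can be chosen in $(t)_i(\ell)_j$ ways, where $(t)_i=t(t-1)\cdots(t-i+1)$. Hence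
\begin{equation}\label{eq:Z}
Z(t,\ell)=\sum_{U\in\mathcal C}\ \sum_{i+j\le\delta}\gamma_{U,i,j}\,(t)_i\,(\ell)_j\,h_\Gamma(U)^{t-i}\,h_\Theta(U)^{\ell-j},
\end{equation}
where $\gamma_{U,i,j}$ is the sum of $\mu_{\mathcal S}(U)\prod_{B\in\mathcal S_1}z_\Gamma(B)\prod_{B\in\mathcal S_2}z_\Theta(B)$ over all admissible $(\mathcal S_1,\mathcal S_2)$ of sizes $(i,j)$ with $U\in\mathcal C_{\mathcal S}$. Terms with $t<i$ or $\ell<j$ are read as $0$, and $0^0=1$. The numbers $\gamma_{U,i,j}$ do not depend on $t$ or $\ell$, and $\gamma_{U,0,0}=\mu(U)$ because $\mathcal C_\emptyset=\mathcal C$.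

\emph{Step 3: isolating the class $[U_0]$.} Let $\mathcal V$ be the set of positive values of $h_\Theta$ on $\mathcal C$; it is fixed and contains $\beta_0$. For $\ell>\delta$ the sets $U$ with $h_\Theta(U)=0$ contribute nothing to \eqref{eq:Z}, since $\ell-j>0$. Grouping the other sets by the value of $h_\Theta$,
\[
Z(t,\ell)=\sum_{\beta\in\mathcal V}\sum_{j\le\delta}c_{\beta,j}(t)\,(\ell)_j\,\beta^{\ell},\qquad c_{\beta,j}(t)=\beta^{-j}\!\!\sum_{U:\,h_\Theta(U)=\beta}\ \sum_{i\le\delta-j}\gamma_{U,i,j}\,(t)_i\,h_\Gamma(U)^{t-i}.
\]
The polynomials $(\ell)_0,\dots,(\ell)_\delta$ are linearly independent, so by Lemma~\ref{lem:exp}(i) the square matrix of values of the $|\mathcal V|(\delta+1)$ functions $(\ell)_j\beta^\ell$ at $\ell=\delta+1,\dots,\delta+|\mathcal V|(\delta+1)$ is invertible. It is a fixed integer matrix. So $F(t)=c_{\beta_0,0}(t)$ is a fixed rational linear combination of a constant number of oracle answers $Z(t,\ell)$. Put $h=h_\Gamma(U_0)>0$. By \eqref{eq:theta} the sets with $h_\Theta(U)=\beta_0$ are those in $[U_0]$, and they all have $h_\Gamma(U)=h$ because $\Gamma\in\mathcal G_0$. Therefore, for all integers $t\ge0$,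
\[
F(t)=p(t)h^t,\qquad p(t)=\sum_{U\in[U_0]}\sum_{i\le\delta}\gamma_{U,i,0}\,h^{-i}\,(t)_i,
\]
with $\deg p\le\delta$ and $p(0)=\sum_{U\in[U_0]}\mu(U)=\alpha$.

\emph{Step 4: recovering $h$.} The hypothesis $\alpha\neq0$ gives $p\neq0$; this is the only place where it is used. Compute $F(0),\dots,F(2\delta+1)$ and apply Lemma~\ref{lem:exp}(ii), trying $r=1,2,\dots,\delta+1$. The linear systems have constant size. The oracle is called a constant number of times on graphs with $O(|V(\Gamma)|)$ vertices, and its answers are at most $|D|^{O(|V(\Gamma)|)}$, so all numbers have polynomial bit length. \qed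

\section{Hardness criteria}\label{sec:hard}

To use Theorem~\ref{thm:interp} we need $h_\Gamma(U_0)$ to be hard to compute. Paths whose colors run up through $1,\dots,m$ and down again turn $h_\Gamma(U_0)$ into a partition function to which Theorem~\ref{thm:BG} applies. Let $m\ge2$ and $U=\bigcup_i\{i\}\times X_i\in\mathcal C$. Let $W(U)$ be the $X_1\times X_m$ matrix whose $(x,z)$ entry is the number of star walks $x=x_1,x_2,\dots,x_m=z$ with $x_i\in X_i$; it is the product of the $0/1$ matrices of $H_{X_1,X_2},\dots,H_{X_{m-1},X_m}$.

\begin{lemma}\label{lem:crit}
Let $m\geq2$ and $U_0\in\mathcal C$. Suppose that $\sum_{U\in[U_0]}\mu(U)\ne0$ and that $W(U_0)$ has two rows that are neither orthogonal nor proportional. Then counting $M$-partitions is \#P-hard.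
\end{lemma}

\begin{proof}
Let $W=W(U_0)$ and $S=WW^T$, so that $S_{xx'}$ is the inner product of rows $x$ and $x'$. For the two given rows, $S_{xx'}>0$ because the entries are nonnegative and the rows are not orthogonal; hence both rows are nonzero and $S_{xx},S_{x'x'}>0$; and $S_{xx}S_{x'x'}>S_{xx'}^2$ by the strict Cauchy--Schwarz inequality. So $Z_S$ is \#P-hard by Theorem~\ref{thm:BG}.

Given a nonempty graph $J$, let $\Gamma_J$ have a vertex of color $1$ for each vertex of $J$, and replace each edge of $J$ by a path with colors $1,2,\dots,m-1,m,m-1,\dots,2,1$ and new inner vertices. If the ends are mapped to $(1,x)$ and $(1,x')$, the inner vertices can be mapped in $\sum_zW_{xz}W_{x'z}=S_{xx'}$ ways, since $M$ is symmetric. Hence $h_{\Gamma_J}(U_0)=Z_S(J)$. Each path has an inner vertex, so $\Gamma_J$ is simple even if $J$ has parallel edges. If $J$ has loops, replace a loop by the closed path, a cycle of length $2m-2\geq4$, when $m\ge3$, and by a single pendant vertex of color $2$ when $m=2$; in the latter case $W$ is a $0/1$ matrix and the pendant vertex contributes $\sum_zW_{xz}=\sum_zW_{xz}^2=S_{xx}$. The constant map to an index $x$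 with $S_{xx}>0$ shows $Z_S(J)>0$, so $\Gamma_J\in\mathcal G_0$. Theorem~\ref{thm:interp} now reduces $Z_S$ to counting $M$-partitions.
\end{proof}

It remains to find sets $U_0$ with $\alpha\neq0$. By (M1) maximal members of $\mathcal C$ are the natural candidates, but $[U_0]$ might contain further sets with negative coefficients. In the next corollary this is excluded by four test graphs, which show that every set in $[U_0]$ is maximal.

\begin{corollary}\label{cor:two}
If $M$ has a derectangularizing sequence of length $2$, then counting $M$-partitions is \#P-complete.
\end{corollary}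

\begin{proof}
Let $D_1,D_2$ be the sequence and take $m=2$. Let $P_{ij}=0$ if $M|_{D_i\times D_j}$ has no $1$, and $P_{ij}=1$ otherwise, in which case the block has no $0$. Then $\{1\}\times D_1\cup\{2\}\times D_2\in\mathcal C$. Call $U=\{1\}\times X_1\cup\{2\}\times X_2\in\mathcal C$ \emph{skew} if $H_{X_1,X_2}$ is not rectangular, and let $U_0$ be a skew set of maximum size. A member of $\mathcal C$ that contains a skew set is skew, since the three $*$ entries and the one non-$*$ entry that witness non-rectangularity remain. So every skew set of size $|U_0|$ is maximal in $\mathcal C$.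

Skewness can be read off from counts. For $U\in\mathcal C$ let $\rho_x$ $(x\in X_1)$ be the rows of $W(U)$, the $0/1$ matrix of $H_{X_1,X_2}$. Let $\Pi$ be the path on four vertices and $\Lambda$ the $4$-cycle, both colored $1,2,1,2$ in order. Map the two vertices of color $1$ to $x$ and $x'$, where in $\Pi$ the end vertex goes to $x$. In $\Pi$ one vertex of color $2$ is adjacent to both and the other only to the vertex mapped to $x'$; in $\Lambda$ both are adjacent to both. Hence
\[
h_\Pi(U)-h_\Lambda(U)=\sum_{x,x'\in X_1}(\rho_x\cdot\rho_{x'})\bigl(\rho_{x'}\cdot\rho_{x'}-\rho_x\cdot\rho_{x'}\bigr).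
\]
Every term is nonnegative, and the term for $(x,x')$ vanishes exactly when the supports are disjoint or the support of $\rho_{x'}$ is contained in that of $\rho_x$. All terms vanish if and only if any two supports are equal or disjoint. So $U$ is skew if and only if $h_\Pi(U)>h_\Lambda(U)$. Moreover $|X_1|$ and $|X_2|$ are the values of $h$ on a single vertex of color $1$ and of color $2$.

These four colored graphs lie in $\mathcal G_0$: since $U_0$ is skew it contains a star pair $(1,x),(2,z)$, onto which each of them can be mapped. Hence every $U\in[U_0]$ is skew and has size $|U_0|$, so it is maximal, and $\alpha=|[U_0]|\ge1$ by (M1). Finally, $W(U_0)$ has two distinct $0/1$ rows with intersecting supports; they are not orthogonal, and distinct nonzero $0/1$ vectors are not proportional. Lemma~\ref{lem:crit} applies.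
\end{proof}

\begin{remark}\label{rem:pure}
The conjecture holds if $M$ itself is pure. Let $H=H_{D,D}$. If $H$ is not rectangular, $(D,D)$ is a derectangularizing sequence of length $2$ and both problems are \#P-complete. If $H$ is rectangular, then by induction on $k$ each nonempty set $R(x)$, for $R=H_{D_1,D_2}\circ\dots\circ H_{D_{k-1},D_k}$, has the form $H(y)\cap D_k$: all elements $y'$ of a set $H(y)\cap D_{k-1}$ have $y\in H(y')$ and hence the same $H(y')$. So the sets $R(x)$ are equal or disjoint, there is no derectangularizing sequence, and both problems are in FP.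
\end{remark}

\begin{corollary}\label{cor:max}
Let $m\ge2$. Suppose that $\mathcal C$ is the family of all subsets of a set $U_{\max}$ and that $W(U_{\max})$ has two rows that are neither orthogonal nor proportional. Then counting $M$-partitions is \#P-complete.
\end{corollary}

\begin{proof}
By (M2), $\sum_{U\in[U_{\max}]}\mu(U)=1$. Apply Lemma~\ref{lem:crit}.
\end{proof}

\begin{remark}\label{rem:alpha}
The proof of Corollary~\ref{cor:two} does not extend to longer sequences, because enlarging a middle set creates new star walks and may make the composed relation rectangular. The matrix \eqref{eq:six} shows this, and shows that $\alpha\neq0$ cannot be dropped from Theorem~\ref{thm:interp} unless $\mathrm{FP}=\#\mathrm{P}$. Take $m=3$, $P_{11}=P_{12}=P_{22}=0$ and $P_{13}=P_{23}=P_{33}=1$. The labels compatible with themselves form $U_{\max}=\{1,2\}\times\Omega\cup\{3\}\times\{f,g\}$, and they are pairwise compatible by the three rules, so $\mathcal C$ consists of the subsets of $U_{\max}$. For $U_0=\{1\}\times\{0f,1f\}\cup\{2\}\times\{0f,0g,1g\}\cup\{3\}\times\{f,g\}$ the star walks listed in Section~\ref{sec:background} give $W(U_0)$ the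 rows $(0,1)$ and $(1,1)$, so computing $h_\Gamma(U_0)$ is \#P-hard by the proof of Lemma~\ref{lem:crit}. But a single vertex of color $1$ shows $U_{\max}\notin[U_0]$, so $\alpha=0$ by (M2). The set $U_{\max}$ has $\alpha=1$, but all rows of $W(U_{\max})$ equal $(1,1)$.
\end{remark}

\section{Matrices of size at most five}\label{sec:five}

By Corollary~\ref{cor:two} it remains to treat matrices whose derectangularizing sequences all have length at least $3$. For $|D|\le5$ there are very few. Exchanging $0$ and $1$ in $M$ gives a matrix $\overline M$ with $Z_{\overline M}(\overline G)=Z_M(G)$, where $\overline G$ is the complement of $G$, and it changes neither purity nor the relations $H_{X,Y}$. So it preserves both the complexity and the derectangularizing sequences.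

\begin{proposition}\label{prop:class}
Let $|D|\le5$, and suppose that $M$ has a derectangularizing sequence but none of length $2$. Then $|D|=5$ and, after exchanging $0$ and $1$ if necessary, the parts can be named $c,d,e,f,g$ so that, in this order,
\begin{equation}\label{eq:five}
M=\begin{pmatrix}0&0&*&*&\zeta\\0&0&*&\zeta&*\\ *&*&0&\zeta&*\\ *&\zeta&\zeta&1&\eta\\ \zeta&*&*&\eta&1\end{pmatrix},\qquad\zeta\in\{0,1\},\quad\eta\in\{1,*\}.
\end{equation}
\end{proposition}

The plan is to extract from a shortest sequence seven or eight named elements with known patterns of $*$ entries. As $|D|\le5$, many of them coincide, and almost every coincidence produces a sequence of length $2$ or an impure block. Throughout the section the hypotheses of Proposition~\ref{prop:class} are in force.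

\subsection*{Local constraints}

For $u\ne v$ the block $\{u,v\}^2$ is determined by $M_{uu},M_{uv},M_{vv}$, and it is impure exactly when one of these is $0$ and another is $1$. In particular it is pure if two of them are $*$; and if it is impure and two of them lie in $\{0,*\}$, the third is $1$.

\begin{lemma}\label{lem:stars}
\begin{enumerate}
\item[(a)] If $X,Y\subseteq D$ are two-element sets, not necessarily disjoint, and $M|_{X\times Y}$ has exactly three $*$ entries, then $X^2$ or $Y^2$ is impure.
\item[(b)] If $u\neq v$ and $M_{uv}=*$, then $M_{uu}$ and $M_{vv}$ are both $*$ or both different from $*$.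
\end{enumerate}
\end{lemma}

\begin{proof}
(a) The block $M|_{X\times Y}$ has only one entry other than $*$, so it is pure, and $H_{X,Y}$ contains three of the four pairs, so it is not rectangular. If $X^2$ and $Y^2$ were pure, $(X,Y)$ would be a derectangularizing sequence of length $2$. (b) Otherwise $X=Y=\{u,v\}$ gives exactly three $*$ entries, and $X^2$ is pure, against (a).
\end{proof}

\subsection*{A shortest sequence and its witnesses}

Let $D_1,\dots,D_k$ be a derectangularizing sequence of minimum length $k\ge3$. Put
\[
R=H_{D_1,D_2}\circ\dots\circ H_{D_{k-2},D_{k-1}},\qquad H=H_{D_{k-1},D_k}.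
\]
Both are rectangular, since $D_1,\dots,D_{k-1}$ and $D_{k-1},D_k$ are shorter sequences with pure blocks. As $R\circ H$ is not rectangular, there are $a,b\in D_1$ and $f,g\in D_k$ with $(a,f),(a,g),(b,g)\in R\circ H$ and $(b,f)\notin R\circ H$. Choose $c,d,e\in D_{k-1}$ with
\[
(a,c),(a,d),(b,e)\in R,\qquad(c,f),(d,g),(e,g)\in H .
\]
No other pair among these elements lies in $R$ or $H$:
\begin{equation}\label{eq:non}
(e,f),(d,f),(c,g)\notin H,\qquad(b,c),(b,d),(a,e)\notin R .
\end{equation}
Indeed, $(e,f)\in H$ or $(b,c)\in R$ would give $(b,f)\in R\circ H$ at once. If $(d,f)\in H$, then $H(d)$ contains $f$ and meets $H(e)$ in $g$, so $(e,f)\in H$; if $(c,g)\in H$, the same holds with $c$ in place of $d$. If $(b,d)\in R$ or $(a,e)\in R$, then $R(a)$ and $R(b)$ meet, so $R(b)=R(a)\ni c$.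

The elements $c,d,e$ are distinct: $f$ separates $c$ from $d$ and $e$ in $H$, and $a$ separates $d$ from $e$ in $R$. Let $T=\{c,d,e\}$, and for $v\in D$ define the \emph{star set} $s(v)=\{u\in T:M_{vu}=*\}$. Elements with different star sets are different. By \eqref{eq:non},
\begin{equation}\label{eq:fg}
s(f)=\{c\},\qquad s(g)=\{d,e\}.
\end{equation}
The block $T^2$ is pure, and after exchanging $0$ and $1$ if necessary we assume it has no $1$. We record four facts.
\begin{enumerate}
\item[(T1)] For $u,v\in T$ the sets $s(u),s(v)$ are equal or disjoint, since $(T,T)$ is not derectangularizing.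
\item[(T2)] For $u,v\in T$, $u\in s(v)$ if and only if $v\in s(u)$.
\item[(T3)] For $u,v\in T$, $M_{uv}=0$ unless $u\in s(v)$.
\item[(T4)] If some $v\in T\cap D_j$ has $s(v)\neq T$, then $M|_{D_j\times D_{k-1}}$ contains a $0$ by (T3) and so has no $1$; hence $M_{wu}=0$ for all $w\in D_j$ and $u\in T\setminus s(w)$.
\end{enumerate}

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=0.9,every node/.style={circle,draw,inner sep=1pt,minimum size=6.5mm}]
\node (a) at (0,1.5) {$a$}; \node (b) at (0,0) {$b$};
\node (c) at (1.5,2) {$c$}; \node (d) at (1.5,1) {$d$}; \node (e) at (1.5,0) {$e$};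
\node (f) at (3,2) {$f$}; \node (g) at (3,0.5) {$g$};
\draw (f)--(c)--(a)--(d)--(g)--(e)--(b);
\node[draw=none] at (0,-0.9) {$D_1$}; \node[draw=none] at (1.5,-0.9) {$D_2$}; \node[draw=none] at (3,-0.9) {$D_3$};
\node (A) at (5.5,1.5) {$a$}; \node (B) at (5.5,0) {$b$};
\node (pc) at (7.2,2) {$p_c$}; \node (pd) at (7.2,1) {$p_d$}; \node (pe) at (7.2,0) {$p_e$};
\node (C) at (8.7,2) {$c$}; \node (D) at (8.7,1) {$d$}; \node (E) at (8.7,0) {$e$};
\node (F) at (10.2,2) {$f$}; \node (G) at (10.2,0.5) {$g$};
\draw[dashed] (pc)--(A)--(pd) (B)--(pe);
\draw (pc)--(C)--(F) (pd)--(D)--(G)--(E)--(pe);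
\node[draw=none] at (5.5,-0.9) {$D_1$}; \node[draw=none] at (7.2,-0.9) {$D_{k-2}$}; \node[draw=none] at (8.7,-0.9) {$D_{k-1}$}; \node[draw=none] at (10.2,-0.9) {$D_k$};
\end{tikzpicture}
\caption{Elements that witness a shortest derectangularizing sequence $D_1,\dots,D_k$, for $k=3$ (left) and $k\ge4$ (right). A solid line is an entry $*$ of $M$; between the column $c,d,e$ and its two neighboring columns, a missing line is an entry $0$ or $1$. A dashed line is a walk along $*$ entries through $D_2,\dots,D_{k-3}$. Nodes in different columns may be the same element of $D$.}
\label{fig:witness}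
\end{figure}

\subsection*{Length at least four is impossible}

\begin{lemma}\label{lem:k4}
$k=3$.
\end{lemma}

\begin{proof}
Suppose $k\ge4$ and let $R'=H_{D_1,D_2}\circ\dots\circ H_{D_{k-3},D_{k-2}}$. Taking the next-to-last elements of star walks for $(a,c),(a,d),(b,e)\in R$, we find $p_c,p_d,p_e\in D_{k-2}$ with $(a,p_c),(a,p_d),(b,p_e)\in R'$ and $c\in s(p_c)$, $d\in s(p_d)$, $e\in s(p_e)$.

No $p\in D_{k-2}$ has $c,d\in s(p)$. Otherwise consider star walks through $D_{k-2},D_{k-1},D_k$: the element $p$ reaches $f$ via $c$ and $g$ via $d$, the element $p_e$ reaches $g$ via $e$, and $p_e$ does not reach $f$ because $(b,f)\notin R\circ H$. These three sets would form a derectangularizing sequence of length $3<k$. Together with $(a,e),(b,c),(b,d)\notin R$ this gives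
\[
s(p_c)=\{c\},\qquad s(p_d)=\{d\},\qquad s(p_e)=\{e\};
\]
see Figure~\ref{fig:witness}. Comparing star sets, $p_c,p_d,p_e,g$ are distinct and $f\notin\{p_d,p_e,g\}$. The blocks on $\{g,p_d\}\times\{d,e\}$ and $\{g,p_e\}\times\{d,e\}$ have exactly three $*$ entries and $\{d,e\}^2$ is pure, so Lemma~\ref{lem:stars}(a) gives
\begin{equation}\label{eq:impure}
\{g,p_d\}^2\text{ and }\{g,p_e\}^2\text{ are impure.}
\end{equation}
It follows that $d\notin\{g,p_d\}$: otherwise, as $d\in s(g)\cap s(p_d)$, both $M_{dd}$ and $M_{gp_d}$ would be $*$ and $\{g,p_d\}^2$ would be pure. The same argument with $e\in s(g)\cap s(p_e)$ gives $e\notin\{g,p_e\}$.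

\emph{Case A: $g\in T$.} Then $g=c$ and $s(c)=\{d,e\}$. The sets $s(p_d),s(p_e)$ meet $s(g)$ without being equal to it, so $p_d,p_e\notin T$ by (T1). Since $|D|\le5$, we have $D=T\cup\{p_d,p_e\}$, and so $p_c\in T\setminus\{g\}=\{d,e\}$. As $s(p_c)=\{c\}$, (T3) gives $M_{p_cp_c}=0$, and (T4) for $p_c\in D_{k-2}$ gives $M_{p_dc}=0$. Also $M_{cc}=0$ by (T3). So \eqref{eq:impure} forces $M_{p_dp_d}=1$, and $D_{k-2}^2$ contains both $M_{p_cp_c}=0$ and $M_{p_dp_d}=1$, a contradiction.

\emph{Case B: $g\notin T$.} At most one element lies outside $T\cup\{g\}$; call it $q$ if it exists. Since $p_d,p_e,g$ are distinct, at least one of $p_d,p_e$ lies in $T$.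

\emph{Case B1: $p_d,p_e\in T$.} Then $p_d\in\{c,e\}$, $p_e\in\{c,d\}$ and $p_d\neq p_e$. The choice $(p_d,p_e)=(c,d)$ gives $s(c)=\{d\}$, $s(d)=\{e\}$, and the choice $(e,c)$ gives $s(e)=\{d\}$, $s(c)=\{e\}$; both violate (T2). So $p_d=e$, $p_e=d$, that is, $s(e)=\{d\}$ and $s(d)=\{e\}$, and $s(c)\subseteq\{c\}$ by (T2). In the impure block $\{g,e\}^2$ we have $M_{ee}=0$ and $M_{ge}=*$, so $M_{gg}=1$. Purity of $D_k^2$ gives $M_{ff}\ne0$ and $M_{fg}\neq0$. The star set $\{c\}$ of $f$ and $p_c$ differs from those of $d,e,g$, so $f,p_c\in\{c,q\}$.

Suppose first that $M_{cc}=*$, so $s(c)=\{c\}$. If $f=c$, then (T4) for $f\in D_k$ gives $M_{gc}=0$, contradicting $M_{fg}\neq0$. So $f=q$ and $D=\{c,d,e,f,g\}$. Since $M_{cf}=M_{cc}=*$, Lemma~\ref{lem:stars}(b) gives $M_{ff}=*$. If $M_{fg}=*$, the block on $\{c,f\}\times\{f,g\}$ has $*$ at $cf,ff,fg$ and not at $cg$, while $\{c,f\}^2$ and $\{f,g\}^2$ are pure because each has two of its three entries equal to $*$; this contradicts Lemma~\ref{lem:stars}(a). So $M_{fg}=1$. Now no entry between $\{c,f\}$ and $\{d,e,g\}$ is $*$: for $cd,ce,fd,fe$ this follows from $s(c)=s(f)=\{c\}$, for $cg$ from \eqref{eq:fg},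 and $M_{fg}=1$. A star walk therefore cannot pass between these two sets, which cover $D$. But there are star walks from $a$ to $f$ and from $a$ to $g$, a contradiction.

Suppose next that $M_{cc}\neq*$, so $s(c)=\emptyset$ and $f=p_c=q$. Then $f$ and $e=p_d$ lie in $D_{k-2}$ and $M_{ee}=0$, so $M_{ff}\ne1$ by purity of $D_{k-2}^2$. Hence $M_{ff}=*$. With $M_{cf}=*$ and $M_{cc}\neq*$ this contradicts Lemma~\ref{lem:stars}(b).

\emph{Case B2: exactly one of $p_d,p_e$ lies in $T$.} The other is $q$. What we use below, namely the five star sets, purity of the blocks, (T1)--(T4) and \eqref{eq:impure}, is symmetric under exchanging $d$ with $e$ and $p_d$ with $p_e$. So let $p_d\in T$ and $p_e=q$. Then $D=T\cup\{g,p_e\}$, so $f\in T$, and (T4) for $f\in D_k$ gives $M_{gc}=0$. We have $p_d\in\{c,e\}$.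

If $p_d=c$, then $s(c)=\{d\}$. By (T2), $c\notin s(e)$, so the element $f\in T$ with $s(f)=\{c\}$ is neither $c$ nor $e$; thus $f=d$ and $M_{ff}=0$ by (T3). In the impure block $\{g,c\}^2$ we have $M_{cc}=M_{gc}=0$, so $M_{gg}=1$, and $D_k^2$ is impure, a contradiction.

If $p_d=e$, then $s(e)=\{d\}$ and $e\in s(d)$, so $f$ is neither $e$ nor $d$; thus $f=c$ and $M_{gf}=M_{gc}=0$. In the impure block $\{g,e\}^2$ we have $M_{ee}=0$ and $M_{ge}=*$, so $M_{gg}=1$, and again $D_k^2$ is impure.
\end{proof}

\subsection*{Length three}

\begin{proof}[Proof of Proposition~\ref{prop:class}]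
By Lemma~\ref{lem:k4}, $k=3$ and $R=H_{D_1,D_2}$, so \eqref{eq:non} determines the star sets of $a$ and $b$ as well:
\[
s(a)=\{c,d\},\qquad s(b)=\{e\},\qquad s(f)=\{c\},\qquad s(g)=\{d,e\}.
\]
Thus $a,b,f,g$ are distinct, and all blocks among $\{a,b\}$, $T$, $\{f,g\}$ are pure. Since $|D|\le5$, at least two of $a,b,f,g$ lie in $T$. By (T1), $T$ contains at most one element of each of the pairs $\{a,f\}$, $\{a,g\}$, $\{b,g\}$, whose star sets meet but differ. Any three of $a,b,f,g$ contain one of these pairs. So exactly two lie in $T$, the other two lie outside, $|D|=5$, and $T\cap\{a,b,f,g\}$ is $\{b,f\}$, $\{a,b\}$ or $\{f,g\}$.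

\emph{The case $\{b,f\}$ is impossible.} By (T4) for $b\in D_1$, the block on $\{a,b\}\times T$ has no $1$ and $M_{ae}=0$. The block on $\{a,f\}\times\{c,d\}$ has $*$ at $ac,ad,fc$ only, and $\{c,d\}^2$ is pure, so $\{a,f\}^2$ is impure by Lemma~\ref{lem:stars}(a). As $f\in T$, both $M_{ff}$ and $M_{af}$ lie in $\{0,*\}$, so $M_{aa}=1$. Purity of $\{a,b\}^2$ gives $M_{ab}\neq0$ and $M_{bb}\neq0$. By (T3) the latter means $b\in s(b)=\{e\}$, so $b=e$ and $M_{ab}=M_{ae}=0$, a contradiction.

\emph{The case $\{f,g\}$ reduces to the case $\{a,b\}$.} Reverse the sequence and exchange the names $a\leftrightarrow g$, $b\leftrightarrow f$, $c\leftrightarrow e$; the four star sets above are permuted among themselves.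

\emph{The case $\{a,b\}$.} Here $D=\{c,d,e,f,g\}$. The non-$*$ entries of the pure block on $T\times\{f,g\}$ are $M_{fd},M_{fe},M_{gc}$, so they have a common value $\zeta\in\{0,1\}$.

Suppose $a\in\{c,d\}$. Then one of $c,d$ has star set $\{c,d\}$; by (T2) it belongs to the star set of the other, and (T1) gives $s(c)=s(d)=\{c,d\}$. The block on $\{c,f\}\times\{c,d\}$ has $*$ at $cc,cd,fc$ only, $\{c,d\}^2$ is pure, and $\{c,f\}^2$ is pure since $M_{cc}=M_{cf}=*$. This contradicts Lemma~\ref{lem:stars}(a).

So $a=e$ and $s(e)=\{c,d\}$. By (T2), $e\in s(c)\cap s(d)$, and (T1) applied with $b\in T$, $s(b)=\{e\}$, gives $s(c)=s(d)=\{e\}$. By (T3), $M_{cc}=M_{cd}=M_{dd}=M_{ee}=0$ and $M_{ce}=M_{de}=*$. The block on $\{g,e\}\times\{c,d\}$ has $*$ at $gd,ec,ed$ only, so $\{g,e\}^2$ is impure; as $M_{ee}=0$ and $M_{ge}=*$, we get $M_{gg}=1$. Purity of $\{f,g\}^2$ gives $M_{ff}\neq0$ and $\eta=M_{fg}\in\{1,*\}$. Since $M_{cf}=*$ and $M_{cc}=0$, Lemma~\ref{lem:stars}(b) gives $M_{ff}\neq*$, so $M_{ff}=1$. All entries are now determined, and $M$ is \eqref{eq:five}.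
\end{proof}

\subsection*{The four remaining matrices}

In \eqref{eq:five} the diagonal has no $*$: independent sets are confined, up to two vertices, to $T=\{c,d,e\}$, and cliques, up to three vertices, to $\{f,g\}$. These are the lists we get for free, and here they already carry the obstruction.

\begin{proof}[Proof of Proposition~\ref{prop:H}]
If $M$ has a derectangularizing sequence of length $2$, apply Corollary~\ref{cor:two}. Otherwise we may assume, by Proposition~\ref{prop:class}, that $M$ is \eqref{eq:five}. Take $m=3$ and
\[
P_{11}=P_{12}=P_{22}=0,\qquad P_{13}=P_{23}=\zeta,\qquad P_{33}=1 .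
\]
A label $(1,v)$ or $(2,v)$ is compatible with itself if and only if $M_{vv}\neq1$, that is, $v\in T$; a label $(3,v)$ is compatible with itself if and only if $M_{vv}\neq0$, that is, $v\in\{f,g\}$. These labels are pairwise compatible: $T^2$ has no $1$, the block on $T\times\{f,g\}$ has entries in $\{\zeta,*\}$ and so avoids $1-\zeta$, and $\{f,g\}^2$ has no $0$. Hence $\mathcal C$ is the family of all subsets of $U_{\max}=\{1,2\}\times T\cup\{3\}\times\{f,g\}$. The matrix $W(U_{\max})$ counts star walks from $T$ through $T$ to $\{f,g\}$. The only one starting at $c$ is $c,e,g$, and those starting at $e$ are $e,c,f$ and $e,d,g$. With columns $f,g$, row $c$ is $(0,1)$ and row $e$ is $(1,1)$; these are neither orthogonal nor proportional. Corollary~\ref{cor:max} shows that counting $M$-partitions is \#P-complete.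
\end{proof}

This completes the proof of Theorem~\ref{thm:sharp}.

\begin{remark}
For $\zeta=\eta=1$, the matrix \eqref{eq:five} is obtained from \eqref{eq:six} by deleting the row and column of $1f$, with $c=0f$, $d=0g$, $e=1g$. So counting $M$-partitions is \#P-complete for this $5\times5$ matrix and in FP for the $6\times6$ matrix that contains it as a principal submatrix. With lists, hardness always passes from a principal submatrix to the whole matrix, since lists can exclude the extra parts. Without lists the sixth part completes $T$ to the product $\Omega$ and destroys the hardness, and Proposition~\ref{prop:class} shows that five parts leave no room for this to happen.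
\end{remark}

\begin{thebibliography}{9}

\bibitem{BG}
Bulatov, Grohe, \emph{The complexity of partition functions}, TCS 348 (2005) 148--186.

\bibitem{four}
\emph{Counting $4\times 4$ Matrix Partitions of Graphs}, \texttt{https://tomesphere.com/paper/1407.7799}.

\bibitem{GGMRY}
G\"obel, Goldberg, McQuillan, Richerby, Yamakami, \emph{Counting list matrix partitions of graphs}, SIAM J. Comput. 44 (2015) 1089--1118.

\bibitem{PB}
Provan and Ball, SIAM J. Comput. 12 (1983) 777--788.

\end{thebibliography}
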